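# Bounded projections onto von Neumann algebras and injectivity

## 1. The operator $\eta\mapsto\sum u_i\eta u_i^*$ on Hilbert–Schmidt operators

Let $H$ be a Hilbert space and let $S_2(H)$ be the Hilbert space of Hilbert–Schmidt operators on $H$, with $\langle a,b\rangle=\mathrm{Tr}(b^*a)$ and norm $\|\cdot\|_2$. For a finite family $u=(u_1,\dots,u_n)$ in $B(H)$ put
$$\Sigma_u:S_2(H)\to S_2(H),\qquad \Sigma_u(\eta)=\sum_{i=1}^n u_i\eta u_i^*.\tag{1}$$
The whole proof turns on the norm of this operator when the $u_i$ are unitaries. Each $\eta\mapsto u_i\eta u_i^*$ is then a unitary operator on $S_2(H)$, so $\|\Sigma_u\|\le n$. When is there equality?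

If $\dim H=d<\infty$, then $\eta=d^{-1/2}1$ is a unit vector fixed by every $u_i\cdot u_i^*$, so $\|\Sigma_u\|=n$. If $n=2$, equality holds for every $H$. Indeed $\|\Sigma_u(\eta)\|_2=\|\eta+w\eta w^*\|_2$ with $w=u_1^*u_2$. Take $\lambda$ in the spectrum of $w$ and unit vectors $\zeta$ with $\|w\zeta-\lambda\zeta\|$ small, and let $\eta$ be the rank one projection onto $\mathbb C\zeta$. Since $|\lambda|=1$, $w\eta w^*$ is close to $\eta$, and the norm is close to $2$.

For larger $n$ equality can fail badly. Let $\Gamma$ be a group with elements $g_1,\dots,g_n$ that freely generate a subgroup $F$. Let $H=\ell^2(\Gamma)$, let $\lambda$ be the left regular representation, and put $u_i=\lambda(g_i)$. Choose a set $S\subset\Gamma$ such that each element of $\Gamma$ is uniquely $wt$ with $w\in F$, $t\in S$. Let $e_i$ be the projection onto the span of the $\delta_{wt}$ for which the reduced word $w$ starts with $g_i$, and $f_i$ the projection onto the span of those for which $w$ starts with $g_i^{-1}$. The word $g_iw$ starts with $g_i$ exactly when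 $w$ does not start with $g_i^{-1}$, so $(1-e_i)u_i=u_if_i$ and
$$u_i=v_i+w_i,\qquad v_i=e_iu_i=u_i(1-f_i),\qquad w_i=u_if_i.\tag{2}$$
The $e_i$ are mutually orthogonal, and so are the $f_i$. Hence
$$\Big\|\sum v_i\eta u_i^*\Big\|_2^2=\sum\|v_i\eta u_i^*\|_2^2\le n\|\eta\|_2^2,\qquad \Big\|\sum w_i\eta u_i^*\Big\|_2\le\sum\|f_i\eta\|_2\le\sqrt n\Big(\sum\|f_i\eta\|_2^2\Big)^{1/2}\le\sqrt n\,\|\eta\|_2 .$$
So $\|\Sigma_u\|\le2\sqrt n$, which is less than $n$ as soon as $n\ge5$. The splitting (2) will come back several times.

Here is what equality buys. For a von Neumann algebra $M$ we write $U(M)$ for its unitary group. If $M$ is contained in a C*-algebra $N$ with the same unit, a state $\phi$ on $N$ is called $U(M)$-invariant if $\phi(uxu^*)=\phi(x)$ for all $u\in U(M)$, $x\in N$.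

**Proposition 1.** Let $M\subset B(H)$ be a von Neumann algebra with $1_M=1_H\neq 0$. If $\|\Sigma_u\|=n$ for every finite family $u=(u_1,\dots,u_n)$ in $U(M)$, then there is a $U(M)$-invariant state on $B(H)$.

*Proof.* Let $u_1=1,u_2,\dots,u_n\in U(M)$ and $0<\varepsilon<1$. Choose a unit vector $\eta\in S_2(H)$ with $\|\sum u_i\eta u_i^*\|_2>n-\varepsilon$. Fix $j\ge2$. The $n-2$ terms with $i\ne1,j$ contribute at most $n-2$, so $\|\eta+u_j\eta u_j^*\|_2>2-\varepsilon$. By the parallelogram law
$$\|\eta-u_j\eta u_j^*\|_2^2=4-\|\eta+u_j\eta u_j^*\|_2^2<4-(2-\varepsilon)^2<4\varepsilon.$$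
Let $\phi_0(x)=\langle x\eta,\eta\rangle$, a state on $B(H)$. Right multiplication by the unitary $u_j^*$ preserves the inner product of $S_2(H)$ and commutes with left multiplication by $x$, so
$$\phi_0(u_j^*xu_j)=\langle xu_j\eta,u_j\eta\rangle=\langle x\,u_j\eta u_j^*,\,u_j\eta u_j^*\rangle .$$
Comparing with $\langle x\eta,\eta\rangle$ gives $|\phi_0(u_j^*xu_j)-\phi_0(x)|\le2\|x\|\,\|\eta-u_j\eta u_j^*\|_2\le4\sqrt\varepsilon\,\|x\|$. The state $\phi_0$ depends on the finite set $\{u_2,\dots,u_n\}$ and on $\varepsilon$. Take a weak* cluster point as the finite set increases through the finite subsets of $U(M)$ and $\varepsilon\to0$. It satisfies $\phi(u^*xu)=\phi(x)$ for all $u\in U(M)$. $\square$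

## 2. Complemented versus injective

A von Neumann algebra $M\subset B(H)$ is **injective** if there is a contractive linear projection of $B(H)$ onto $M$. It is **complemented by a bounded projection** if there is a bounded linear $P:B(H)\to M$ with $P(x)=x$ for $x\in M$. No bound on $\|P\|$ is assumed. Does the second property imply the first? The question is taken from https://mathoverflow.net/questions/40795/existence-of-charaterization-of-amenable-groups-by-complementation, where the implication is stated as a conjecture and the properly infinite case is quoted as known. We prove it in general.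

**Theorem A.** Let $M\subset B(H)$ be a von Neumann algebra and $P:B(H)\to M$ a bounded linear projection onto $M$. Then $M$ is injective.

The converse is trivial, so $M\subset B(H)$ is injective if and only if it is complemented in $B(H)$ by a bounded projection. There is also a relative version, whose proof is in Section 9 and which is not used for Theorem A.

**Theorem B.** Let $M$ be a semifinite von Neumann algebra, contained as a unital $*$-subalgebra in an arbitrary unital C*-algebra $N$. If there is a bounded linear projection $N\to M$, there is a contractive one.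

The following facts are used without proof.

* Every von Neumann algebra is the direct sum of a finite type I algebra, a type $\mathrm{II}_1$ algebra and a properly infinite one (some possibly $0$). Type I algebras are injective, in every faithful normal unital representation.
* In a type $\mathrm{II}_1$ algebra, for every $m$ the unit is a sum of $m$ equivalent orthogonal projections. So the algebra contains matrix units $(e_{pq})_{p,q\le m}$ with $\sum_pe_{pp}=1$.
* A finite von Neumann algebra has a center-valued trace $\mathrm{ctr}$, and $\mathrm{ctr}(x)$ lies in the norm-closed convex hull of $\{uxu^*:u\in U(M)\}$ (Dixmier). So a nonzero finite $M$ has a tracial state (compose $\mathrm{ctr}$ with a state of the center). Moreover $M$ is a direct sum of $\sigma$-finite algebras, each with a faithful normal tracial state.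
* The quoted result: a properly infinite von Neumann algebra complemented by a bounded projection is injective. This is used only for Theorem A.
* For Theorem B only: Arveson's extension theorem, Kaplansky's density theorem, Haagerup's standard form with basic modular theory, and the Heinz–Löwner theorem.

**Reduction to $1_M=1_H$.** Put $e=1_M$, so that $M\subset eB(H)e=B(eH)$. The restriction of $P$ to $B(eH)$ is a bounded projection onto $M$, and if $E:B(eH)\to M$ is a contractive projection, so is $x\mapsto E(exe)$ on $B(H)$. From now on $1_M=1_H$ and $M\ne0$. We write $\kappa=\|P\|$.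

**Two small cases.** Let $M=\mathbb C1$. A bounded projection is $P(x)=\omega(x)1$ for a bounded functional $\omega$ with $\omega(1)=1$. On $H=\mathbb C^2$ the choice $\omega(x)=\langle x(\delta_1+t\delta_2),\delta_1\rangle$ has norm $\sqrt{1+t^2}$. So $P$ itself need not be contractive, and a new map has to be built.

Let $M=M_d(\mathbb C)\otimes1\subset B(\mathbb C^d\otimes K)$, and let $G\subset U(M)$ be the finite group of signed permutation matrices, which spans $M$. The average $P'(x)=|G|^{-2}\sum_{g,h}g^{-1}P(gxh)h^{-1}$ is a projection onto $M$ with $P'(axb)=aP'(x)b$ for $a,b\in M$. Then $P'(1\otimes b)$ commutes with $M$, hence is a scalar $\omega(b)$, and $P'(a\otimes b)=\omega(b)a$. Again $\omega$ is a bounded functional with $\omega(1)=1$, and one gets a contractive projection by replacing $\omega$ with a state.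

So averaging needs a group with an invariant mean, and even then it gives a bimodule map but no positivity. For a type $\mathrm{II}_1$ algebra we shall average only over finite groups. The positivity will come from an invariant state.

## 3. From invariant states to a contractive projection

The purpose of this section is to show that invariant states suffice. If $M$ is a factor, one invariant state is enough. If $M$ has a center, an invariant state restricts to some trace on $M$, which need not be the trace we want. Cutting by central projections corrects this.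

**Lemma 2.** Let $M$ be a finite von Neumann algebra with a faithful normal tracial state $\tau$, unitally contained in a unital C*-algebra $N$. Suppose that for every nonzero central projection $z$ of $M$ there is a $U(Mz)$-invariant state $\phi_z$ on $zNz$. Then there is a contractive linear projection $N\to M$.

*Proof.* **Step 1: an invariant state that equals $\tau$ on $M$.** For a finite partition $\pi=\{z_k\}$ of $1$ into nonzero central projections of $M$ let
$$\phi_\pi(x)=\sum_k\tau(z_k)\,\phi_{z_k}(z_kxz_k).$$
This is a state on $N$. For $u\in U(M)$ we have $z_kuxu^*z_k=(uz_k)(z_kxz_k)(uz_k)^*$ with $uz_k\in U(Mz_k)$, so $\phi_\pi$ is $U(M)$-invariant. If a central projection $z$ is a sum of cells of $\pi$, then $\phi_\pi(z)=\tau(z)$. Let $\phi$ be a weak* cluster point of the $\phi_\pi$ along refinement. It is $U(M)$-invariant. Every central projection $z$ is a sum of cells of every partition refining $\{z,1-z\}$ (omit a zero cell), so $\phi(z)=\tau(z)$. Linear combinations of projections are norm dense in the center, so $\phi=\tau$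 on the center. Both $\phi$ and $\tau$ are constant on the norm-closed convex hull of $\{uxu^*\}$ for $x\in M$. Hence $\phi(x)=\phi(\mathrm{ctr}\,x)=\tau(\mathrm{ctr}\,x)=\tau(x)$ for all $x\in M$.

**Step 2: an estimate by the $L^1$ norm.** Applying invariance to $xu$ gives $\phi(ux)=\phi(xu)$ for $u\in U(M)$. Unitaries span $M$, so $\phi(mx)=\phi(xm)$ for $m\in M$, $x\in N$. Let $m=w|m|$ be the polar decomposition. Moving one factor $|m|^{1/2}$ to the left, and using Cauchy–Schwarz in the form $|\phi(b^*yb)|\le\|y\|\phi(b^*b)$, we get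
$$|\phi(xm)|=|\phi(|m|^{1/2}\,xw\,|m|^{1/2})|\le\|x\|\,\phi(|m|)=\|x\|\,\tau(|m|).$$

**Step 3: the projection.** By the duality $L^1(M,\tau)^*=M$ there is a unique $E(x)\in M$ with $\tau(E(x)m)=\phi(xm)$ for all $m\in M$, and $\|E(x)\|\le\|x\|$. Uniqueness makes $E$ linear. If $x\in M$, then $\phi(xm)=\tau(xm)$, so $E(x)=x$. $\square$

For a type $\mathrm{II}_1$ algebra everything is now reduced to showing that a bounded projection forces $\|\Sigma_u\|=n$.

## 4. Rows, columns, and the norm of $\Sigma_u$

For a finite family $x=(x_i)$ in a C*-algebra put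
$$\|x\|_R=\Big\|\sum x_ix_i^*\Big\|^{1/2},\qquad\|x\|_C=\Big\|\sum x_i^*x_i\Big\|^{1/2}.$$
These are the norms of the row and of the column with entries $x_i$, so they are norms on families of fixed length. Always $\|x_i\|\le\min(\|x\|_R,\|x\|_C)$. For the matrix units $x_i=e_{1i}$ in $M_n(\mathbb C)$ we have $\|x\|_R=\sqrt n$ and $\|x\|_C=1$, and for $x_i=e_{i1}$ the two values are exchanged.

In (2), $\sum v_iv_i^*=\sum e_i\le1$ and $\sum w_i^*w_i=\sum f_i\le1$. So the $n$ free unitaries split into a family of row norm at most $1$ and a family of column norm at most $1$. The next lemma says that a small $\|\Sigma_u\|$ always gives such a splitting.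

**Lemma 3.** Let $u_1,\dots,u_n\in B(H)$. There are $v_i,w_i\in B(H)$ with $u_i=v_i+w_i$ and $\|v\|_R+\|w\|_C\le\|\Sigma_u\|^{1/2}$.

*Proof.* **Step 1: the dual problem in finite dimensions.** On $M_d(\mathbb C)^n$ let $K(x)=\min\{\|v\|_R+\|w\|_C:x=v+w\}$. The minimum is attained by compactness, and $K$ is a norm. Fix $x$. By Hahn–Banach, and because every linear functional on $M_d(\mathbb C)^n$ has the form $f\mapsto\sum\mathrm{Tr}(f_iy_i^*)$, there is $y\in M_d(\mathbb C)^n$ with
$$\sum\mathrm{Tr}(x_iy_i^*)=K(x),\qquad\Big|\sum\mathrm{Tr}(f_iy_i^*)\Big|\le K(f)\le\min(\|f\|_R,\|f\|_C)\ \text{ for all }f.\tag{3}$$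

**Step 2: what (3) says about $y$.** Let $\varphi=(\sum y_iy_i^*)^{1/2}$ and $\gamma=(\sum y_i^*y_i)^{1/2}$, with negative powers taken on the supports $s(\varphi)$, $s(\gamma)$. Since $y_iy_i^*\le\varphi^2$ and $y_i^*y_i\le\gamma^2$, we have $y_i=s(\varphi)y_is(\gamma)$. For $f_i=\varphi^{-1}y_i$ we get $\sum f_if_i^*=s(\varphi)$, so $\|f\|_R\le1$, and (3) gives $\mathrm{Tr}\,\varphi=\sum\mathrm{Tr}(\varphi^{-1}y_iy_i^*)\le1$. For $f_i=y_i\gamma^{-1}$ we get $\sum f_i^*f_i=s(\gamma)$, so $\|f\|_C\le1$ and $\mathrm{Tr}\,\gamma\le1$.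

**Step 3: factor $y$ symmetrically.** Put $k_i=\varphi^{-1/4}y_i\gamma^{-1/4}$, so $y_i=\varphi^{1/4}k_i\gamma^{1/4}$. By Cauchy–Schwarz
$$\sum\|k_i\|_2^2=\sum\langle y_i\gamma^{-1/2},\varphi^{-1/2}y_i\rangle\le\Big(\sum\|y_i\gamma^{-1/2}\|_2^2\Big)^{1/2}\Big(\sum\|\varphi^{-1/2}y_i\|_2^2\Big)^{1/2}=(\mathrm{Tr}\,\gamma)^{1/2}(\mathrm{Tr}\,\varphi)^{1/2}\le1 .$$
The equality holds because $\sum\mathrm{Tr}(\gamma^{-1/2}y_i^*y_i\gamma^{-1/2})=\mathrm{Tr}\,\gamma$, and likewise for $\varphi$. Since $y_i^*=\gamma^{1/4}k_i^*\varphi^{1/4}$,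
$$K(x)=\sum\mathrm{Tr}(\varphi^{1/4}x_i\gamma^{1/4}k_i^*)\le\Big(\sum\|\varphi^{1/4}x_i\gamma^{1/4}\|_2^2\Big)^{1/2}=\Big(\sum\mathrm{Tr}(\varphi^{1/2}x_i\gamma^{1/2}x_i^*)\Big)^{1/2}.$$
The last sum is $\langle\Sigma_x(\gamma^{1/2}),\varphi^{1/2}\rangle$, and $\|\gamma^{1/2}\|_2^2=\mathrm{Tr}\,\gamma\le1$, $\|\varphi^{1/2}\|_2^2=\mathrm{Tr}\,\varphi\le1$. So $K(x)\le\|\Sigma_x\|^{1/2}$, which is the lemma for $\dim H<\infty$.

**Step 4: general $H$.** For a finite rank projection $p$ apply this to $x_i=pu_ip$ on $pH$. For $\eta\in S_2(pH)=pS_2(H)p$ we have $\sum pu_ip\,\eta\,pu_i^*p=p\,\Sigma_u(\eta)\,p$, a compression of $\Sigma_u$, so its norm is at most $\|\Sigma_u\|$. Extending by $0$ on $(1-p)H$ we get $pu_ip=v_i^p+w_i^p$ in $B(H)$ with $\|v^p\|_R+\|w^p\|_C\le\|\Sigma_u\|^{1/2}$. Let $v_i,w_i$ be the weak-operator limits along an ultrafilter refining the net of finite rank projections $p\uparrow1$. Since $pu_ip\to u_i$, we have $u_i=v_i+w_i$. The norms of row and column operators are weak-operator lower semicontinuous, so $\|v\|_R\le\lim\|v^p\|_R$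 and $\|w\|_C\le\lim\|w^p\|_C$, and the estimate persists. $\square$

## 5. Bounded maps on rows and columns

What does a bounded map do to row and column norms? Neither is controlled separately. The transposition of $M_n(\mathbb C)$ is isometric and sends the family $(e_{1i})$, of column norm $1$, to $(e_{i1})$, of column norm $\sqrt n$. The maximum of the two is controlled.

**Lemma 4** (of Haagerup–Pisier type). Let $T:A\to B$ be a bounded linear map between C*-algebras. For every finite family $x$ in $A$,
$$\max(\|Tx\|_R,\|Tx\|_C)\le\sqrt2\,\|T\|\max(\|x\|_R,\|x\|_C).$$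

*Proof.* **Step 1: a self-improving constant.** Let $k_L$ be the best constant in place of $\sqrt2\|T\|$ for families of length $L$. Since $\|x_i\|\le\max(\|x\|_R,\|x\|_C)$, we have $k_L\le\sqrt L\,\|T\|<\infty$. We shall prove $k_L\le\frac1{\sqrt2}\|T\|+\frac12k_L$. As $k_L$ is finite, this gives $k_L\le\sqrt2\|T\|$. Fix $x=(x_i)_{i\le L}$ with $\|x\|_R,\|x\|_C\le1$.

**Step 2: randomize.** We turn the family into one operator, because $T$ is only known to be bounded on single operators. Let $s_1,\dots,s_L$ be independent and uniform on the cube roots of unity, and let $X=\sum s_ix_i$. All expectations $\mathbb E$ are finite averages. In $s_i\bar s_js_k\bar s_l$ each variable has total exponent in $[-2,2]$. The expectation is nonzero only if every exponent is divisible by $3$, hence $0$. So it is $1$ if ($i=j$, $k=l$) or ($i=l$, $j=k$), and $0$ otherwise. (With random signs there would be a third pairing, $i=k$, $j=l$.) The case $i=j=k=l$ belongs to both pairings, so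
$$\mathbb E(XX^*)^2=\Big(\sum x_ix_i^*\Big)^2+\sum_ix_i\Big(\sum_jx_j^*x_j\Big)x_i^*-\sum_i(x_ix_i^*)^2\le2 .$$
Here the first term is at most $1$, and the second is at most $\sum x_ix_i^*\le1$. In the same way
$$\mathbb E(X^*X)^2=\Big(\sum x_i^*x_i\Big)^2+\sum_ix_i^*\Big(\sum_jx_jx_j^*\Big)x_i-\sum_i(x_i^*x_i)^2\le2.$$

**Step 3: truncate.** We cut $X$ into a bounded part and a small part. Let $c=1/\sqrt2$, $F(t)=\min(1,ct^{-1/2})$ with $F(0)=1$, $Y=F(XX^*)X$, $Z=X-Y$. Then $YY^*=F(t)^2t=\min(t,c^2)$ at $t=XX^*$, so $\|Y\|\le c$. Next $ZZ^*=(1-F(t))^2t=(\sqrt t-c)_+^2$ at $t=XX^*$. Since $F(XX^*)X=XF(X^*X)$, also $Z^*Z=(\sqrt t-c)_+^2$ at $t=X^*X$. From $(\sqrt t-2c)^2\ge0$ we get $(\sqrt t-c)_+\le t/(4c)$. Hence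
$$ZZ^*\le\frac{(XX^*)^2}{16c^2},\qquad Z^*Z\le\frac{(X^*X)^2}{16c^2}.$$

**Step 4: return to families.** Put $y_i=\mathbb E[\bar s_iY]$, $z_i=\mathbb E[\bar s_iZ]$. Since $\mathbb E[\bar s_is_j]=\delta_{ij}$, we have $x_i=\mathbb E[\bar s_iX]=y_i+z_i$. Expanding
$$0\le\mathbb E\Big[\Big(Z-\sum s_iz_i\Big)\Big(Z-\sum s_iz_i\Big)^*\Big]=\mathbb E\,ZZ^*-\sum z_iz_i^*$$
gives Bessel's inequality $\sum z_iz_i^*\le\mathbb E\,ZZ^*$, and in the same way $\sum z_i^*z_i\le\mathbb E\,Z^*Z$. By Steps 2 and 3 both are at most $2/(16c^2)=1/4$, so $\|z\|_R,\|z\|_C\le\frac12$. For $y$ we use that $T$ is linear: $T(y_i)=\mathbb E[\bar s_iT(Y)]$. Bessel's inequality for the random operator $T(Y)$, whose norm is at most $c\|T\|$, gives $\|Ty\|_R,\|Ty\|_C\le c\|T\|$. Altogether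
$$\max(\|Tx\|_R,\|Tx\|_C)\le c\|T\|+\tfrac12k_L,$$
which is the inequality announced in Step 1. $\square$

**Where the direct argument stops.** Let $\tau$ be a tracial state on $M$, and put $\|y\|_2^2=\tau(y^*y)$, a seminorm on $M$. If $u_i\in U(M)$ and $u_i=v_i+w_i$ as in Lemma 3, then $u_i=P(v_i)+P(w_i)$ and
$$\sqrt n=\Big(\sum\|u_i\|_2^2\Big)^{1/2}\le\Big(\sum\|Pv_i\|_2^2\Big)^{1/2}+\Big(\sum\|Pw_i\|_2^2\Big)^{1/2}.$$
We have $\sum\|Pv_i\|_2^2=\tau(\sum P(v_i)P(v_i)^*)\le\|Pv\|_R^2$, and we would like to bound this by a constant times $\|v\|_R^2\le\|\Sigma_u\|$. But Lemma 4 only gives $\sqrt2\kappa\max(\|v\|_R,\|v\|_C)$, and $\|v\|_C$ is out of control. In the free example (2), $\sum v_i^*v_i=\sum(1-f_i)$. When $t\in S$, this operator maps $\delta_t$ to $n\delta_t$, so $\|v\|_C=\sqrt n$ and the conclusion is empty. We must reduce the weight of $\|v\|_C$.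

## 6. Matrix units that shrink the wrong norm

A type $\mathrm{II}_1$ algebra contains $M_m(\mathbb C)$ unitally for every $m$. Replace each $x_i$ by the $m$ elements $e_{1p}x_i$. The column sum does not change, because $\sum_pe_{p1}e_{1p}=1$. The row sum is only bounded by $m\|x\|_R^2e_{11}$, a factor $m$ worse, but it lives under $e_{11}$, where the trace has mass $1/m$. So the factor $m$ is regained on the output side, and only the column norm is left with a weight $1/m$. For the $e_{1p}$ to pass through $P$, we average over a finite group, as in Section 2.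

**Lemma 5.** Let $M$ be of type $\mathrm{II}_1$ with a tracial state $\tau$, unitally contained in a unital C*-algebra $N$, and let $P:N\to M$ be a bounded projection of norm $\kappa$. For each $m\ge2$ there is a projection $P_m:N\to M$ onto $M$ with $\|P_m\|\le\kappa$ such that for all finite families $x=(x_i)$ in $N$
$$\sum\|P_mx_i\|_2^2\le2\kappa^2\max\!\Big(\|x\|_R^2,\frac1m\|x\|_C^2\Big),\qquad\sum\|P_mx_i\|_2^2\le2\kappa^2\max\!\Big(\|x\|_C^2,\frac1m\|x\|_R^2\Big).\tag{4}$$

*Proof.* **Step 1: make $P$ a bimodule map over the matrix units.** Let $(e_{pq})_{p,q\le m}$ be matrix units in $M$ with $\sum e_{pp}=1$. The $e_{pp}$ are equivalent, so $\tau(e_{11})=1/m$. Let $G\subset U(M)$ be the finite group of signed permutation matrices in their span. If $d_p\in G$ is diagonal with entry $-1$ at $p$ and $1$ elsewhere, then $e_{pp}=(1-d_p)/2$. Multiplying by permutation matrices shows that $G$ spans all $e_{pq}$. Put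
$$P_m(x)=|G|^{-2}\sum_{g,h\in G}g^{-1}P(gxh)h^{-1}.$$
Then $P_m$ maps into $M$ and $\|P_m\|\le\kappa$. If $x\in M$, each term is $g^{-1}gxhh^{-1}=x$, so $P_m$ fixes $M$. Substituting $g\mapsto gg_0^{-1}$, $h\mapsto h_0^{-1}h$ in the sum gives $P_m(g_0xh_0)=g_0P_m(x)h_0$ for $g_0,h_0\in G$. Hence $P_m(axb)=aP_m(x)b$ for $a,b$ in the span of the $e_{pq}$.

**Step 2: the first inequality.** Apply Lemma 4 to $P_m$ and the family $(e_{1p}x_i)_{i,p}$. Its two sums are
$$\sum_{i,p}e_{1p}x_ix_i^*e_{p1}\le\|x\|_R^2\sum_pe_{1p}e_{p1}=m\|x\|_R^2\,e_{11},\qquad\sum_{i,p}x_i^*e_{p1}e_{1p}x_i=\sum_ix_i^*x_i .$$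
The image family is $(e_{1p}P_m(x_i))_{i,p}$. With $S=\sum_iP_m(x_i)P_m(x_i)^*$ its row sum is $a=\sum_pe_{1p}Se_{p1}$, so Lemma 4 gives $\|a\|\le2\kappa^2\max(m\|x\|_R^2,\|x\|_C^2)$. Now $a$ is a positive element of $e_{11}Me_{11}$, and $\tau(a)=\tau(S\sum_pe_{p1}e_{1p})=\tau(S)$. Since $a\le\|a\|e_{11}$, we get $\tau(S)\le\|a\|/m$. Therefore
$$m\sum\|P_mx_i\|_2^2=m\,\tau(S)\le\|a\|\le2\kappa^2\max(m\|x\|_R^2,\|x\|_C^2).$$

**Step 3: the second inequality.** Use the family $(x_ie_{p1})_{i,p}$. Its column sum is $\sum_{i,p}e_{1p}x_i^*x_ie_{p1}\le m\|x\|_C^2e_{11}$, and its row sum is $\sum_{i,p}x_ie_{p1}e_{1p}x_i^*=\sum x_ix_i^*$. The image is $(P_m(x_i)e_{p1})_{i,p}$. Its column sum is $\sum_pe_{1p}S'e_{p1}$ with $S'=\sum P_m(x_i)^*P_m(x_i)$, a positive element of $e_{11}Me_{11}$ of trace $\tau(S')=\sum\|P_mx_i\|_2^2$. Conclude as in Step 2. $\square$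

**The free group factor.** Let $M$ be the type $\mathrm{II}_1$ factor generated by $\lambda(\mathbb F_2)$ on $\ell^2(\mathbb F_2)$. For every $n$ the elements $a^kba^{-k}$, $1\le k\le n$, of $\mathbb F_2=\langle a,b\rangle$ are free, because in a reduced product of them the factors $a^{l-k}$ between different generators do not cancel. Take $u_i$ and the splitting (2) for these elements. By (4), as $m\to\infty$, $\sqrt n\le\sqrt2\,\kappa(\|v\|_R+\|w\|_C)\le2\sqrt2\,\kappa$. This holds for all $n$, which is absurd. So this $M$ is not complemented by any bounded projection.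

## 7. The power trick and the invariant state

**Proposition 6.** Let $M\subset B(H)$ be of type $\mathrm{II}_1$, with $1_M=1_H$ and $M\ne0$, complemented by a projection $P$ of norm $\kappa$. Then there is a $U(M)$-invariant state on $B(H)$.

*Proof.* **Step 1: $n\le2\kappa^2\|\Sigma_u\|$.** Fix a tracial state $\tau$ on $M$. Let $u_1,\dots,u_n\in U(M)$ and let $u_i=v_i+w_i$ be the splitting of Lemma 3. With $P_m$ from Lemma 5, for $N=B(H)$, we have $u_i=P_m(u_i)=P_m(v_i)+P_m(w_i)$. The triangle inequality and (4), the first part for $v$ and the second for $w$, give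
$$\sqrt n=\Big(\sum\|u_i\|_2^2\Big)^{1/2}\le\sqrt2\,\kappa\Big[\max(\|v\|_R,m^{-1/2}\|v\|_C)+\max(\|w\|_C,m^{-1/2}\|w\|_R)\Big].$$
The families $v,w$ do not depend on $m$. Let $m\to\infty$. Then $\sqrt n\le\sqrt2\,\kappa(\|v\|_R+\|w\|_C)\le\sqrt2\,\kappa\|\Sigma_u\|^{1/2}$, that is,
$$n\le2\kappa^2\|\Sigma_u\|.\tag{5}$$

**Step 2: remove the constant.** The inequality (5) holds for every finite family in $U(M)$, with the same constant. Apply it to the $n^k$ products $u_{i_1}\cdots u_{i_k}$, indexed by words. The associated operator is $\Sigma_u^k$, so $n^k\le2\kappa^2\|\Sigma_u^k\|\le2\kappa^2\|\Sigma_u\|^k$ for all $k$. Taking $k$-th roots and letting $k\to\infty$ gives $\|\Sigma_u\|\ge n$. Hence $\|\Sigma_u\|=n$, and Proposition 1 provides the state. $\square$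

## 8. Assembling the types: proof of Theorem A

**Step 1: pass to central summands.** If $z$ is a nonzero central projection of $M$, then $x\mapsto zP(x)z$ is a projection of $zB(H)z=B(zH)$ onto $Mz$, of norm at most $\kappa$. Write $1=z_{\mathrm I}+z_{\mathrm{II}_1}+z_\infty$ with central projections such that $Mz_{\mathrm I}$ is finite of type I, $Mz_{\mathrm{II}_1}$ is of type $\mathrm{II}_1$ and $Mz_\infty$ is properly infinite. Any of them may be $0$.

**Step 2: treat each summand.** The algebra $Mz_{\mathrm I}$ is injective by the recalled fact. The algebra $Mz_\infty$ is complemented in $B(z_\infty H)$ by a bounded projection, so it is injective by the quoted result. The algebra $Mz_{\mathrm{II}_1}$ is a direct sum of $\sigma$-finite algebras $Mz_k$ with $z_k$ central, each with a faithful normal tracial state. For every nonzero central projection $z\le z_k$ the algebra $Mz$ is of type $\mathrm{II}_1$ and complemented in $B(zH)$, so Proposition 6 gives a $U(Mz)$-invariant state on $B(zH)$. Lemma 2 with $N=B(z_kH)$ then gives a contractive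 projection $B(z_kH)\to Mz_k$.

**Step 3: add up.** Thus $1$ is a sum of orthogonal central projections $z_k$ (now including $z_{\mathrm I}$ and $z_\infty$) with contractive projections $E_k:B(z_kH)\to Mz_k$. Put $E(x)=\sum_kE_k(z_kxz_k)$. The $k$-th term lies in $Mz_k$ and has norm at most $\|x\|$, so the sum converges $\sigma$-weakly to an element of $M$ of norm at most $\|x\|$. If $x\in M$, then $E(x)=\sum z_kx=x$. So $E$ is a contractive projection of $B(H)$ onto $M$, and $M$ is injective. $\blacksquare$

## 9. Arbitrary C*-algebras $N$: the geometric mean of two forms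

We turn to Theorem B. In it $M$ is a von Neumann algebra in its own right, and its inclusion in $N$ is not assumed to be normal; $\sigma$-weak always refers to $M$ itself or to $N^{**}$. Lemmas 2, 4 and 5 were stated for such $N$. The argument of Section 7 breaks at one point. If we represent $N$ on a Hilbert space $K$, the families $v,w$ of Lemma 3 lie in $B(K)$ and need not lie in $N$, so $P_m(v_i)$ is not defined. We therefore avoid splitting the $u_i$ and dualize. The two inequalities (4) become domination by two quadratic forms, and the operators $\eta\mapsto u\eta u^*$ are replaced by $uJuJ$ in the standard form of $N^{**}$.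

Recall that a standard form of a von Neumann algebra $\mathcal N$ is a quadruple $(\mathcal N,\mathcal H,J,\mathfrak P)$. Here $\mathcal N$ acts faithfully and normally on $\mathcal H$, $J$ is an antiunitary involution with $J\mathcal NJ=\mathcal N'$ and $JcJ=c^*$ for central $c$, and $\mathfrak P$ is a self-dual cone with $J\zeta=\zeta$ for $\zeta\in\mathfrak P$ and $aJaJ\mathfrak P\subset\mathfrak P$ for $a\in\mathcal N$. It exists, and every normal state is $\langle\cdot\,\xi,\xi\rangle$ for some $\xi\in\mathfrak P$. If $\mathcal N=M_d(\mathbb C)$, then $\mathcal H=S_2$, $\mathcal N$ acts by left multiplication, $J\eta=\eta^*$, and $\mathfrak P$ consists of the positive matrices. Here $JuJ\eta=(u\eta^*)^*=\eta u^*$, so $uJuJ\eta=u\eta u^*$, and we recover the summands of (1).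

**Proposition 7.** Let $M$ be of type $\mathrm{II}_1$ with a faithful normal tracial state $\tau$, unitally contained in a unital C*-algebra $N$, and let $P:N\to M$ be a bounded projection of norm $\kappa$. Then there is a $U(M)$-invariant state on $N$.

*Proof.* Put $D=2\kappa^2$.

**Step 1: let $m\to\infty$ in Lemma 5.** Let $Q$ be a cluster point of $(P_m)$ in the point-$\sigma$-weak topology. It exists because balls of $M$ are $\sigma$-weakly compact. It is a linear projection $N\to M$ onto $M$ with $\|Q\|\le\kappa$. Since $\|y\|_2=\sup\{|\tau(b^*y)|:b\in M,\|b\|_2\le1\}$ and $\tau$ is normal, $\|\cdot\|_2$ is $\sigma$-weakly lower semicontinuous. For $m\ge m_0$, (4) holds with $m_0$ in place of $m$ on the right, hence the same bound holds for $Q$. Letting $m_0\to\infty$, for all finite families in $N$,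
$$\sum\|Qx_i\|_2^2\le D\|x\|_R^2,\qquad\sum\|Qx_i\|_2^2\le D\|x\|_C^2.\tag{6}$$

**Step 2: dominating states.** We replace norms of sums by the value of one state. On the weak*-compact state space $S(N)$ consider the continuous affine functions
$$F_x(f)=Df\Big(\sum x_ix_i^*\Big)-\sum\|Qx_i\|_2^2,$$
with $x$ a finite family in $N$. Concatenating families adds these functions, and replacing $x$ by $\sqrt t\,x$ multiplies $F_x$ by $t\ge 0$. So they form a convex cone. Some state takes the value $\|x\|_R^2$ at $\sum x_ix_i^*$, so $\max F_x\ge0$ by (6). Thus the cone is disjoint from the open convex cone of strictly negative functions in the real space $C(S(N))$. Hahn–Banach gives a nonzero real measure $\mu$ and $\alpha\in\mathbb R$ with $\int F\,d\mu\ge\alpha$ on the first cone and $\int F\,d\mu<\alpha$ on the second. The first cone contains $0$, so $\alpha\le0$; letting negative functions tend to $0$ shows $\alpha\ge0$. So $\alpha=0$. Hence $\mu$ is negative on strictly negative functions, that is, $\mu$ is a positive measure, and we normalize it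 to a probability measure. Its barycenter $f(x)=\int\omega(x)\,d\mu(\omega)$ is a state with $\|Qx\|_2^2\le Df(xx^*)$ for all $x\in N$. In the same way the second half of (6) gives a state $g$ with $\|Qx\|_2^2\le Dg(x^*x)$. With $h=(f+g)/2$, so that $f,g\le2h$,
$$\|Qx\|_2^2\le2D\,h(xx^*),\qquad\|Qx\|_2^2\le2D\,h(x^*x)\qquad(x\in N).\tag{7}$$

**Step 3: extend to the bidual.** We want the support projection of $h$, which lives in $\mathcal N=N^{**}$. Extend $h$ to a normal state of $\mathcal N$. By Kaplansky's theorem each $X\in\mathcal N$ is the $\sigma$-strong* limit of a bounded net $(x_\lambda)$ in $N$. The seminorm $h(a^*a)^{1/2}$ of $x_\lambda-X$ tends to $0$, so by (7) $(Qx_\lambda)$ is Cauchy in $L^2(M,\tau)$. Comparing two nets in the same way shows that the limit depends only on $X$. This defines a linear map $Q:\mathcal N\to L^2(M,\tau)$ extending $Q$. It still satisfies (7), because $h(x_\lambda^*x_\lambda)\to h(X^*X)$ and $h(x_\lambda x_\lambda^*)\to h(XX^*)$. Let $p$ be the support of $h$ in $\mathcal N$. By (7), $\|Q((1-p)x)\|_2^2\le2Dh((1-p)xx^*(1-p))=0$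 and $\|Q(x(1-p))\|_2^2\le2Dh((1-p)x^*x(1-p))=0$. Hence
$$Q(x)=Q(pxp)\qquad(x\in\mathcal N).\tag{8}$$

**Step 4: set up the modular operator.** The two forms $h(y^*y)$ and $h(yy^*)$ in (7) are related by a modular operator. Let $(\mathcal N,\mathcal H,J,\mathfrak P)$ be the standard form, and let $\xi\in\mathfrak P$ be such that $h=\langle\cdot\,\xi,\xi\rangle$. Then $p\xi=\xi=J\xi$, so $JpJ\xi=\xi$. With $q=pJpJ$, the reduced system $(p\mathcal Np,q\mathcal H,qJq,q\mathfrak P)$, where $p\mathcal Np\cong q\mathcal Nq$, is a standard form (Haagerup 1975). For $y\in p\mathcal Np$ the vector $y\xi$ lies in $q\mathcal H$, since $py=y$ and $JpJy\xi=yJpJ\xi=y\xi$. The vector $\xi$ is separating for $p\mathcal Np$, because $h$ is faithful there. So it is cyclic for the commutant, which is the conjugate of the algebra by $qJq$, and since $J\xi=\xi$ it is also cyclic for $p\mathcal Np$. Because $\xi$ lies in the cone, the modular conjugation of $\xi$ is the restriction of $J$. So, if $\Delta$ is the modular operator of $(p\mathcal Np,\xi)$, then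
$$\Delta^{1/2}y\xi=Jy^*\xi\qquad(y\in p\mathcal Np),\tag{9}$$
and $p\mathcal Np\,\xi$ is a core for $\Delta^{1/2}$.

**Step 5: combine the two halves of (7).** By the second half, $\|Qy\|_2^2\le2D\|y\xi\|^2$. So there is a bounded operator $T$ on $q\mathcal H$ with $0\le T\le2D$ and $\langle Ty\xi,y'\xi\rangle=\langle Qy,Qy'\rangle$ for $y,y'\in p\mathcal Np$. By the first half and (9),
$$\|T^{1/2}y\xi\|^2=\|Qy\|_2^2\le2D\|y^*\xi\|^2=2D\|\Delta^{1/2}y\xi\|^2 .$$
As $p\mathcal Np\,\xi$ is a core, $\|T^{1/2}\zeta\|^2\le2D\|\Delta^{1/2}\zeta\|^2$ for all $\zeta\in\mathrm{dom}\,\Delta^{1/2}$; that is, $T\le2D\Delta$ as forms. We claim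
$$\langle T^{1/2}\zeta,\zeta\rangle\le(2D)^{1/2}\langle\Delta^{1/2}\zeta,\zeta\rangle\qquad(\zeta\in\mathrm{dom}\,\Delta^{1/2}).\tag{10}$$
Let $\varepsilon>0$, $A=2D\Delta+\varepsilon$ and $B=T+\varepsilon$. Then $\|B^{1/2}\zeta\|\le\|A^{1/2}\zeta\|$ on $\mathrm{dom}\,A^{1/2}$, so $B^{1/2}A^{-1/2}$ is a contraction. So is its adjoint $A^{-1/2}B^{1/2}$, which means $A^{-1}\le B^{-1}$. These are bounded operators, and by the Heinz–Löwner theorem $A^{-1/2}\le B^{-1/2}$. Hence $A^{-1/4}B^{1/4}$ is a contraction, and so is its adjoint $B^{1/4}A^{-1/4}$. That is, $\langle B^{1/2}\zeta,\zeta\rangle\le\|A^{1/4}\zeta\|^2=\langle A^{1/2}\zeta,\zeta\rangle$ for $\zeta\in\mathrm{dom}\,A^{1/2}=\mathrm{dom}\,\Delta^{1/2}$. Now let $\varepsilon\to0$; this proves (10). Since $T\le\|T^{1/2}\|T^{1/2}\le(2D)^{1/2}T^{1/2}$, (10) and (9) give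
$$\|Qy\|_2^2=\langle Ty\xi,y\xi\rangle\le2D\langle\Delta^{1/2}y\xi,y\xi\rangle=2D\langle Jy^*\xi,y\xi\rangle\qquad(y\in p\mathcal Np).\tag{11}$$
For $\mathcal N=M_d(\mathbb C)$ and $h$ with invertible density $\rho$ we have $\xi=\rho^{1/2}$, and the last inner product is $\mathrm{Tr}(\rho^{1/2}y^*\rho^{1/2}y)$. It stands midway between $\mathrm{Tr}(\rho\,y^*y)$ and $\mathrm{Tr}(\rho\,yy^*)$, and it has the shape met at the end of the finite-dimensional part of Lemma 3.

**Step 6: a uniform lower bound.** Let $u\in U(M)$ and apply (11) to $y=pup$. Here $y\xi=pu\xi$ and $y^*\xi=pu^*\xi$. Since $JpJ\in\mathcal N'$ commutes with $p$ and $u$ and fixes $\xi$, and since $p$ commutes with $Ju^*J\in\mathcal N'$,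
$$\langle Jpu^*\xi,pu\xi\rangle=\langle JpJ\,Ju^*\xi,pu\xi\rangle=\langle Ju^*\xi,pu\xi\rangle=\langle pJu^*J\xi,u\xi\rangle=\langle Ju^*J\xi,u\xi\rangle=\langle\xi,uJuJ\xi\rangle .$$
The last equality uses $(Ju^*J)^*=JuJ$ and that $u$ commutes with $JuJ$. By (8), $\|Q(pup)\|_2=\|Q(u)\|_2=\|u\|_2=1$. By (11) this inner product equals $\langle\Delta^{1/2}y\xi,y\xi\rangle$, hence is real, and
$$\langle uJuJ\xi,\xi\rangle\ge\frac1{2D}\qquad\text{for all }u\in U(M).\tag{12}$$

**Step 7: a fixed vector.** Since $u$ commutes with $JvJ$ for $u,v\in U(M)$, we have $uJuJ\,vJvJ=uv\,JuvJ$. So $u\mapsto uJuJ$ is a unitary representation of the group $U(M)$ on $\mathcal H$. Let $\eta$ be the element of minimal norm in the closed convex hull of $\{uJuJ\xi:u\in U(M)\}$. The hull is invariant under the representation, so by uniqueness $\eta$ is fixed by all $uJuJ$. By (12), $\mathrm{Re}\langle\eta,\xi\rangle\ge1/(2D)$, so $\eta\ne0$. From $uJuJ\eta=\eta$ we get $u^*\eta=JuJ\eta$. As $JuJ$ is a unitary in $\mathcal N'$, for $x\in N$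
$$\langle uxu^*\eta,\eta\rangle=\langle xJuJ\eta,JuJ\eta\rangle=\langle JuJx\eta,JuJ\eta\rangle=\langle x\eta,\eta\rangle .$$
So $\langle\cdot\,\eta,\eta\rangle/\|\eta\|^2$ is a $U(M)$-invariant state on $N$. No analog of the power trick is needed here, because the constant $1/(2D)$ is removed by taking the fixed vector. $\square$

**Proof of Theorem B.** Let $P:N\to M$ be a bounded projection.

**Step 1: $M$ of type $\mathrm{II}_1$ with a faithful normal tracial state $\tau$.** For every nonzero central projection $z$ of $M$, the algebra $Mz$ is of type $\mathrm{II}_1$ with faithful normal tracial state $\tau/\tau(z)$. It is unitally contained in $zNz$, and $x\mapsto zP(x)z$ is a bounded projection $zNz\to Mz$. Proposition 7 gives a $U(Mz)$-invariant state on $zNz$, and Lemma 2 gives a contractive projection $N\to M$.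

**Step 2: $M$ finite.** Write $1=z_0+\sum z_k$ with orthogonal central projections of $M$ such that $Mz_0$ is of type I and each $Mz_k$ is $\sigma$-finite of type $\mathrm{II}_1$. For these $k$, Step 1 applied to $Mz_k\subset z_kNz_k$, with the bounded projection $x\mapsto z_kP(x)z_k$, gives contractive projections $E_k:z_kNz_k\to Mz_k$. For $z_0$, let $Mz_0\subset B(K)$ be a faithful normal unital representation, and let $E':B(K)\to Mz_0$ be a norm-one projection. By Arveson's theorem the inclusion $Mz_0\to B(K)$ extends to a unital completely positive map $z_0Nz_0\to B(K)$. Composing it with $E'$ gives a contractive projection $E_0:z_0Nz_0\to Mz_0$. (If $z_0=0$, omit it.) Then $x\mapsto E_0(z_0xz_0)+\sum E_k(z_kxz_k)$ is a contractive projection $N\to M$. As in Section 8, the terms lie in orthogonal summands of $M$ and have norm at most $\|x\|$, so the sum converges $\sigma$-weakly in $M$.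

**Step 3: $M$ semifinite.** The finite projections $e\in M$ form an upward directed net with supremum $1$. For each $e\ne0$ the map $x\mapsto eP(x)e$ is a bounded projection of $eNe$ onto the finite algebra $eMe$. By Step 2 there is a contractive projection $E_e:eNe\to eMe$. Let $E(x)$ be the $\sigma$-weak limit in $M$ of $E_e(exe)$ along an ultrafilter refining the net. It exists because $\|E_e(exe)\|\le\|x\|$. The map $E:N\to M$ is linear and contractive. For $x\in M$ we have $E_e(exe)=exe$, which tends $\sigma$-weakly to $x$, so $E(x)=x$. $\blacksquare$
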